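\title{The last iterate of SGD with the greedy step size converges at rate $1/t$ on interpolating quadratics}

\begin{abstract}
We consider stochastic gradient descent with step size $1/\beta$ on an average of $\beta$-smooth convex quadratics that share a minimizer $x^*$. We prove that the worst-case expected error of the last iterate after $t$ steps, divided by $\beta\|x_0-x^*\|^2$, lies between $\frac{1}{2e(t+1)}$ and $\frac{6}{t+1}$, uniformly in the dimension and the distribution. The optimal exponent is therefore $1$. The result covers the randomized Kaczmarz method with importance sampling. The upper bound needs only a second-moment condition on the random Hessians, and the rate $1/t$ holds for every constant step size below $2/\beta$ and for none from $2/\beta$ on. The proof expands the second-moment recursion around gradient descent and treats early and late fluctuations by two different estimates.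
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection*{Setting}
Throughout, $\|\cdot\|$ is the Euclidean norm of a vector and the operator norm of a matrix, and for symmetric matrices $M\preceq N$ means that $N-M$ is positive semidefinite. Let $\beta>0$ and $x^*\in\mathbb R^d$, let $\xi$ have distribution $\mathcal D$, and let $H_\xi$ be a random symmetric matrix with $H_\xi\succeq0$ and $\|H_\xi\|\le\beta$. Put $H=\mathbb E H_\xi$ and
\[
f_\xi(x)=\tfrac12(x-x^*)^\top H_\xi(x-x^*),\qquad f(x)=\mathbb E f_\xi(x)=\tfrac12(x-x^*)^\top H(x-x^*).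
\]
Each $f_\xi$ is convex and $\beta$-smooth, that is, its gradient is $\beta$-Lipschitz, and all the $f_\xi$ are minimized at the same point $x^*$. The last property is called \emph{interpolation}. Stochastic gradient descent (SGD) with constant step size $\eta>0$ starts at a fixed point $x_0$, draws $\xi_0,\xi_1,\dots$ independently from $\mathcal D$, and sets
\begin{equation}\label{eq:sgd}
x_{t+1}=x_t-\eta\nabla f_{\xi_t}(x_t)=x_t-\eta H_{\xi_t}(x_t-x^*).
\end{equation}
The step size $\eta=1/\beta$ is called \emph{greedy}. If $H_\xi=\beta vv^\top$ with a unit vector $v$, the greedy step is the orthogonal projection onto the hyperplane of minimizers of $f_\xi$: it solves the sampled problem completely.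

The basic instance is the \emph{randomized Kaczmarz method with importance sampling}. Let $Ax=b$ be a consistent linear system with $A\ne0$, rows $a_i^\top$, and a solution $x^*$. The method draws row $i$ with probability $\|a_i\|^2/\|A\|_F^2$, where $\|A\|_F^2=\sum_i\|a_i\|^2$, and projects onto the solution set of the $i$th equation: $x\mapsto x-a_i(a_i^\top x-b_i)/\|a_i\|^2$. With $\beta=\|A\|_F^2$ and $H_i=\beta a_ia_i^\top/\|a_i\|^2$, this is \eqref{eq:sgd} with $\eta=1/\beta$, because $a_i^\top x^*=b_i$. Here $\|H_i\|=\beta$, $H=\sum_i a_ia_i^\top=A^\top A$ and $f(x)=\frac12\|Ax-b\|^2$.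

For $\kappa>0$, run \eqref{eq:sgd} with $\eta=\kappa/\beta$ and define
\begin{equation}\label{eq:R}
R_\kappa(t)=\sup\frac{\mathbb E[f(x_t)-f(x^*)]}{\beta\|x_0-x^*\|^2},\qquad R(t)=R_1(t),
\end{equation}
where the supremum is over all $d$, all $\beta>0$, all distributions as above, and all $x_0\neq x^*$. The ratio does not change when the $H_\xi$ and $\beta$ are multiplied by one constant, or $x_0-x^*$ by another. A bound on $R(t)$ is thus a guarantee for the iterate that the method actually holds at time $t$, with no dependence on the dimension or on the condition number of $H$.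

Attia et al.~\cite{Attia} showed that $R(t)=O(t^{-1/2})$. This was later improved to $R(t)=O(t^{-(3/4+\theta)})$ for a fixed constant $\theta\ge0.001$. Whether the optimal rate is $O(1/t)$, $O(1/t^{0.9})$ or something else is stated as an open problem in~\cite{problem}. We determine the exponent
\[
\gamma^*=\sup\{\gamma:\ R(t)=O(t^{-\gamma})\}.
\]

\subsection*{Which answer to expect}
Two computations suggest $\gamma^*=1$. First, let $H_\xi=H$ be deterministic, so that greedy SGD is gradient descent. An eigendirection of $H/\beta$ with eigenvalue $u\in[0,1]$ contributes $\frac12u(1-u)^{2t}$ to the ratio in \eqref{eq:R}. This is at most $\frac1{2(2t+1)}$, and it has that order when $u=\frac1{2t+1}$ (Lemma~\ref{lem:scalar}). Second, for every distribution the greedy step satisfies $\sum_{r=0}^{t}\mathbb E f(x_r)\le\frac\beta2\|x_0-x^*\|^2$ (Lemma~\ref{lem:facts}(i)), so the \emph{average} of the errors up to time $t$ is $O(1/t)$. If $\mathbb Ef(x_t)$ were nonincreasing, the last error would be at most the average. It is not monotone.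

\begin{example}\label{ex:rise}
Let $d=2$, $x^*=0$, $\beta=\eta=1$, $\lambda\in(0,1)$, and let $H_\xi=v_\pm v_\pm^\top$ with probability $\frac12$ each, where $v_\pm=(\sqrt{1-\lambda},\pm\sqrt\lambda)^\top$. Then $H=\operatorname{diag}(1-\lambda,\lambda)$. From $x_0=e_2$ we get $x_1=e_2\mp\sqrt\lambda\,v_\pm=(\mp\sqrt{\lambda(1-\lambda)},\,1-\lambda)^\top$, so $f(x_0)=\lambda/2$ and $f(x_1)=\lambda(1-\lambda)^2$. For small $\lambda$ the first step almost doubles the error: the random step moves a little mass from the flat direction $e_2$ into the steep direction $e_1$.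
\end{example}

A summable sequence that can rise need not be $O(1/t)$, so the question is whether such transfers can build up at a given time.

\subsection*{Results}
\begin{theorem}\label{thm:main}
For all $t\ge0$,
\[
\frac1{2e\,(t+1)}\le R(t)\le\frac6{t+1}.
\]
Hence $R(t)=O(t^{-\gamma})$ holds for every $\gamma\le1$ and fails for every $\gamma>1$, that is, $\gamma^*=1$. The lower bound is already attained by the randomized Kaczmarz method with importance sampling in dimension $2$: for each $t$ there are a $2\times2$ system and a starting point for which the ratio in \eqref{eq:R} is at least $\frac1{2e(t+1)}$.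
\end{theorem}

We do not claim that the constants $6$ and $1/(2e)$ are sharp. Since $\|Ax-b\|^2=2f(x)$ in the Kaczmarz instance, the upper bound gives the following.

\begin{corollary}\label{cor:kaczmarz}
For a consistent system $Ax=b$ with solution $x^*$, the randomized Kaczmarz method with importance sampling satisfies $\mathbb E\|Ax_t-b\|^2\le12\,\|A\|_F^2\,\|x_0-x^*\|^2/(t+1)$ for all $t\ge0$.
\end{corollary}

The upper bound holds under a weaker assumption and extends to a range of step sizes.

\begin{theorem}\label{thm:upper}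
Let $H_\xi\succeq0$ be random symmetric matrices with $\mathbb E\|H_\xi\|^2<\infty$ and mean $H$, and assume that
\begin{equation}\label{eq:A}
\mathbb E[H_\xi^2]\preceq\beta H. \tag{A}
\end{equation}
Run \eqref{eq:sgd} with a constant step size $\eta\in(0,2/\beta)$ and i.i.d.\ $\xi_t$. Then for all $t\ge0$:
\begin{itemize}
\item[(a)] if $0<\eta\le1/\beta$, then $\displaystyle\mathbb E[f(x_t)-f(x^*)]\le\frac{6\,\|x_0-x^*\|^2}{\eta\,(t+1)}$;
\item[(b)] if $1/\beta<\eta<2/\beta$, then $\displaystyle\mathbb E[f(x_t)-f(x^*)]\le\frac{9}{(1-\eta\beta/2)^6}\cdot\frac{\|x_0-x^*\|^2}{\eta\,(t+1)}$.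
\end{itemize}
\end{theorem}

Assumption \eqref{eq:A} holds when $\|H_\xi\|\le\beta$: every eigenvalue $w\in[0,\beta]$ of $H_\xi$ has $w^2\le\beta w$, so $H_\xi^2\preceq\beta H_\xi$.

\begin{theorem}\label{thm:lower}
\begin{itemize}
\item[(a)] If $\kappa\in(0,2)$ and $(t+1)\kappa(2-\kappa)\ge1$, then $\displaystyle R_\kappa(t)\ge\frac1{2e\,\kappa(2-\kappa)(t+1)}$.
\item[(b)] If $\kappa\ge2$, then $R_\kappa(t)\ge\frac12$ for all $t$.
\end{itemize}
\end{theorem}

Thus $R_\kappa(t)=\Theta_\kappa(1/t)$ exactly when $0<\kappa<2$, and otherwise there is no uniform decay. For $\kappa\le1$, Theorem~\ref{thm:upper}(a) reads $R_\kappa(t)\le\frac6{\kappa(t+1)}$, while $\kappa(2-\kappa)\le2\kappa$ turns Theorem~\ref{thm:lower}(a) into $R_\kappa(t)\ge\frac1{4e\kappa(t+1)}$. So Theorem~\ref{thm:upper}(a) is optimal up to an absolute constant, including its dependence on $\eta$, whenever $(t+1)\kappa(2-\kappa)\ge1$. For smaller $t$ its bound on $R_\kappa(t)$ exceeds $6$, and the simple bound $R_\kappa(t)\le\frac12$ from Lemma~\ref{lem:facts}(i) is better.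

Section~\ref{sec:lower} proves the lower bounds. Section~\ref{sec:moments} turns the upper bounds into a statement about a linear recursion for matrices. Section~\ref{sec:dim1} shows the idea in dimension one, Section~\ref{sec:late} supplies what is needed in higher dimension, and Section~\ref{sec:induction} completes the proofs.

\section{The function $u(1-u)^n$ and the lower bounds}\label{sec:lower}

One scalar function is behind the rate $1/t$ in both directions. Zeroth powers equal $1$.

\begin{lemma}\label{lem:scalar}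
Let $n\ge0$ be an integer.
\begin{itemize}
\item[(i)] For $u\in[0,1]$, $u(1-u)^n\le\frac1{n+1}$, and $u(1-u)^n\le\frac1{en}$ if $n\ge1$.
\item[(ii)] $\bigl(1-\frac1{n+1}\bigr)^n\ge\frac1e$.
\item[(iii)] If $1<\kappa<2$ and $c=\frac\kappa{2-\kappa}$, then $u|1-u|^n\le\frac c{n+1}$ for $u\in[0,\kappa]$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) We have $(n+1)u(1-u)^n\le u\sum_{j=0}^n(1-u)^j=1-(1-u)^{n+1}\le1$. Also $u(1-u)^n\le ue^{-nu}\le\frac1{en}$, because $s\le e^{s-1}$ for $s=nu$. (ii) For $n\ge1$ the left side is $(1+1/n)^{-n}\ge e^{-1}$, and for $n=0$ it is $1$. (iii) On $[0,1]$ use (i) and $c>1$. On $[1,\kappa]$ we have $u|1-u|^n\le\kappa(\kappa-1)^n$, and $(n+1)(\kappa-1)^n\le\sum_{j=0}^n(\kappa-1)^j\le\frac1{2-\kappa}$ since $0<\kappa-1<1$.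
\end{proof}

All the lower bounds come from one family, in which the only direction that matters is sampled with probability $p$. A small $p$ makes the direction slow to be corrected but also cheap in $f$, and the worst $p$ at time $t$ has order $1/t$.

\begin{proof}[Proof of Theorem~\ref{thm:lower} and of the lower bound in Theorem~\ref{thm:main}]
Let $d=2$, $\beta=1$, $x^*=0$, $x_0=e_1$ and $p\in(0,1]$. Let $H_\xi=e_1e_1^\top$ with probability $p$ and $H_\xi=e_2e_2^\top$ otherwise, so that $H=\operatorname{diag}(p,1-p)$. The second coordinate of $x_t$ stays $0$. At each step, independently, the first coordinate is multiplied by $1-\kappa$ with probability $p$ and by $1$ otherwise. The second moment of this factor is $1-p+p(1-\kappa)^2=1-p\kappa(2-\kappa)$, so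
\begin{equation}\label{eq:lowerfamily}
R_\kappa(t)\ge\mathbb Ef(x_t)=\frac p2\bigl(1-p\kappa(2-\kappa)\bigr)^t.
\end{equation}
For (a) take $p=\frac1{\kappa(2-\kappa)(t+1)}$, which is at most $1$ by hypothesis. The right side of \eqref{eq:lowerfamily} becomes $\frac1{2\kappa(2-\kappa)(t+1)}\bigl(1-\frac1{t+1}\bigr)^t$, and Lemma~\ref{lem:scalar}(ii) gives the claim. For (b) take $p=1$: the right side is $\frac12(1-\kappa)^{2t}\ge\frac12$ when $\kappa\ge2$.

For $\kappa=1$ the hypothesis of (a) holds for every $t\ge0$, which gives $R(t)\ge\frac1{2e(t+1)}$ with $p=\frac1{t+1}$. This instance is the Kaczmarz method for $A=\operatorname{diag}(\sqrt p,\sqrt{1-p})$ and $b=0$, for which $\|A\|_F^2=1$ and the rows are drawn with probabilities $p$ and $1-p$.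
\end{proof}

Each member of this family converges geometrically when $\kappa\in(0,2)$. The rate $1/t$ is the upper envelope of these geometric rates, and this envelope is what $R_\kappa$ measures.

\section{The second-moment recursion}\label{sec:moments}

From now on we work under the hypotheses of Theorem~\ref{thm:upper}, and we translate so that $x^*=0$; then $f(x^*)=0$. We use four standard facts about symmetric matrices.
\begin{itemize}
\item[(O1)] If $M\preceq N$, then $CMC^\top\preceq CNC^\top$ for every $C$. An inequality between integrable random matrices passes to their expectations.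
\item[(O2)] If $M,N\succeq0$, then $\operatorname{tr}(MN)=\operatorname{tr}(N^{1/2}MN^{1/2})\ge0$. So $M\preceq M'$ and $N\succeq0$ imply $\operatorname{tr}(MN)\le\operatorname{tr}(M'N)$.
\item[(O3)] If $M\succeq0$, then $\|M\|=\max_{\|x\|=1}x^\top Mx$, and $\|M\|\le a$ is equivalent to $M\preceq aI$.
\item[(O4)] If polynomials $\varphi,\psi$ satisfy $\varphi\le\psi$ on the spectrum of a symmetric matrix $B$, then $\varphi(B)\preceq\psi(B)$. In particular, $x^\top\varphi(B)x$ is at most the maximum of $\varphi$ on the spectrum when $\|x\|=1$.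
\end{itemize}

Absorb the step size into the matrices:
\[
B_\xi=\eta H_\xi,\qquad B=\mathbb EB_\xi=\eta H,\qquad K=I-B,\qquad \kappa=\eta\beta\in(0,2),\qquad q=\kappa/2\in(0,1).
\]
The iteration is $x_{t+1}=(I-B_{\xi_t})x_t$, the matrix $K$ is one step of gradient descent on $f$, and \eqref{eq:A} reads $\mathbb E[B_\xi^2]\preceq\kappa B$. Since $\mathbb E[B_\xi^2]-B^2=\mathbb E[(B_\xi-B)^2]\succeq0$, we get $B^2\preceq\kappa B$, so the spectrum of $B$ lies in $[0,\kappa]$. We record for repeated use that
\begin{equation}\label{eq:q}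
\kappa-u\le q(2-u)\qquad(u\ge0),
\end{equation}
which holds because $\kappa=2q$ and $q\le1$.

The quantity $\mathbb Ef(x_t)$ is a quadratic form in $x_0$, so we follow the matrix of this form. Define linear maps on symmetric matrices by
\[
T(M)=\mathbb E[(I-B_\xi)M(I-B_\xi)],\qquad G(M)=KMK,\qquad J(M)=\mathbb E[(B_\xi-B)M(B_\xi-B)].
\]
The map $T$ pulls a quadratic form back through one step of SGD, $G$ does the same for gradient descent, and $J$ is the contribution of the fluctuation $B_\xi-B$.

\begin{lemma}\label{lem:maps}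
The maps $T,G,J$ preserve the order $\preceq$, and $T=G+J$. For symmetric $M,N$ we have $\operatorname{tr}(J(M)N)=\operatorname{tr}(MJ(N))$ and $\mathbb E[x_t^\top Mx_t]=x_0^\top T^t(M)x_0$.
\end{lemma}

\begin{proof}
The order is preserved by (O1). Put $Z=B_\xi-B$, so that $\mathbb EZ=0$ and $I-B_\xi=K-Z$. Then $T(M)=KMK-\mathbb E[Z]MK-KM\mathbb E[Z]+\mathbb E[ZMZ]=G(M)+J(M)$. By cyclicity of the trace, $\operatorname{tr}(ZMZN)=\operatorname{tr}(MZNZ)$; take expectations. Finally, $\mathbb E\|x_t\|^2\le(\mathbb E\|I-B_\xi\|^2)^t\|x_0\|^2<\infty$ by independence, and since $\xi_{t-1}$ is independent of $x_{t-1}$, conditioning on $x_{t-1}$ gives $\mathbb E[x_t^\top Mx_t]=\mathbb E[x_{t-1}^\top T(M)x_{t-1}]$. Iterate this $t$ times.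
\end{proof}

Put $h_t=T^t(B)\succeq0$ and $a_t=\|h_t\|$. Since $f(x)=\frac1{2\eta}x^\top Bx$,
\begin{equation}\label{eq:reduction}
\mathbb Ef(x_t)=\frac1{2\eta}\,x_0^\top h_tx_0\le\frac{a_t}{2\eta}\|x_0\|^2 .
\end{equation}
Theorem~\ref{thm:upper} therefore follows from the next statement, which is proved in Section~\ref{sec:induction}.

\begin{proposition}\label{prop:a}
For all $t\ge0$, $a_t\le\dfrac{12}{t+1}$ if $\kappa\le1$, and $a_t\le\dfrac{18}{(1-q)^6(t+1)}$ if $1<\kappa<2$.
\end{proposition}

Assumption \eqref{eq:A} gives control of $T$ and $J$ only at the identity matrix. The next lemma lists what this yields: the errors are summable, the fluctuation is dominated by a function of $B$, and its total weight along gradient descent is less than $1$.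

\begin{lemma}\label{lem:facts}
For all $n,t\ge0$:
\begin{itemize}
\item[(i)] $\sum_{r=0}^nh_r\preceq\frac1{2-\kappa}I$, and $a_t\le\kappa$;
\item[(ii)] $J(I)\preceq B(\kappa I-B)$;
\item[(iii)] $\sum_{s=0}^nG^sJ(I)\preceq qI$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) We have $T(I)=I-2B+\mathbb E[B_\xi^2]\preceq I-(2-\kappa)B\preceq I$. Applying $T^r$ to the first inequality gives $(2-\kappa)h_r\preceq T^r(I)-T^{r+1}(I)$, and the sum over $0\le r\le n$ telescopes to $I-T^{n+1}(I)\preceq I$. From $T(I)\preceq I$ we get $T^t(I)\preceq I$ by induction, and $B\preceq\kappa I$ then gives $h_t\preceq\kappa T^t(I)\preceq\kappa I$.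

(ii) $J(I)=\mathbb E[B_\xi^2]-B^2\preceq\kappa B-B^2$.

(iii) Multiplying \eqref{eq:q} by $u$ and using (O4), we get $B(\kappa I-B)\preceq q(2B-B^2)=q(I-K^2)=q(I-G(I))$. With (ii), $G^sJ(I)\preceq q(G^s(I)-G^{s+1}(I))$, and the sum telescopes to $q(I-G^{n+1}(I))\preceq qI$.
\end{proof}

By \eqref{eq:reduction}, part (i) says that $\sum_{r\le n}\mathbb Ef(x_r)\le\frac{1}{2\eta(2-\kappa)}\|x_0\|^2$ and $\mathbb Ef(x_t)\le\frac\beta2\|x_0\|^2$; these are the two bounds quoted in Section~\ref{sec:intro}.

We understand $G^t(B)=K^tBK^t$ completely, since it is a function of $B$. The map $J$ does not respect the eigenbasis of $B$. It is therefore natural to expand $T^t=(G+J)^t$ around $G^t$.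

\begin{lemma}[Duhamel formula]\label{lem:duhamel}
For all $t\ge0$,
\begin{equation}\label{eq:duhamel}
h_t=G^t(B)+\sum_{s=0}^{t-1}G^sJ(h_{t-1-s}).
\end{equation}
\end{lemma}

\begin{proof}
The case $t=0$ is $h_0=B$. If the formula holds for $t-1$, then
\[
h_t=G(h_{t-1})+J(h_{t-1})=G^t(B)+\sum_{s=0}^{t-2}G^{s+1}J(h_{t-2-s})+J(h_{t-1}),
\]
and shifting the index $s$ by one gives \eqref{eq:duhamel}.
\end{proof}

The term with index $s$ has a direct meaning. We have $x^\top G^sJ(h_{t-1-s})x=\mathbb E[y^\top h_{t-1-s}\,y]$ with $y=(B_\xi-B)K^sx$: run gradient descent from $x$ for $s$ steps, take the fluctuation $y$ of a stochastic step at the point reached, and run SGD from $y$ for the remaining $t-1-s$ steps. So $s$ is the time at which the fluctuation enters.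

\begin{example}\label{ex:rise2}
In Example~\ref{ex:rise}, $\kappa=1$, $K=\operatorname{diag}(\lambda,1-\lambda)$ and $B_\xi-B=\pm\sqrt{\lambda(1-\lambda)}\,S$, where $S$ is the matrix that swaps $e_1$ and $e_2$. For $M=\operatorname{diag}(m_1,m_2)$,
\[
G(M)=\operatorname{diag}\bigl(\lambda^2m_1,(1-\lambda)^2m_2\bigr),\qquad J(M)=\lambda(1-\lambda)\operatorname{diag}(m_2,m_1).
\]
Thus $J(I)=B(I-B)$, so Lemma~\ref{lem:facts}(ii) is an equality, and $G(B)=J(B)=\lambda(1-\lambda)K$: the fluctuation is as large as the gradient descent term, not a lower-order correction. Adding the two formulas gives $T(M)=(\lambda m_1+(1-\lambda)m_2)K$. With $\mu=2\lambda(1-\lambda)$ this yields $T(B)=\mu K$ and $T(K)=(1-\mu)K$, so $h_t=\mu(1-\mu)^{t-1}K$ and $a_t\le1/t$ for $t\ge1$ by Lemma~\ref{lem:scalar}(i). The error rises once and still obeys the rate $1/t$.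
\end{example}

\section{The argument in dimension one}\label{sec:dim1}

Let $d=1$ and $\kappa=1$. Write $b=B\in(0,1]$ (if $b=0$, then $h_t=0$) and $j=J(1)\le b(1-b)$. Then $a_t=h_t$, and \eqref{eq:duhamel} is the convolution equation
\[
a_t=b(1-b)^{2t}+\sum_{s=0}^{t-1}w_s\,a_{t-1-s},\qquad w_s=j(1-b)^{2s}.
\]
It can be solved: $a_t=b((1-b)^2+j)^t\le b(1-b)^t\le\frac1{t+1}$. This solution uses that all factors commute, so we give instead an argument that relies only on Lemmas~\ref{lem:scalar} and~\ref{lem:facts}. They provide three bounds: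
\[
\sum_{s\ge0}w_s\le\frac12,\qquad w_s\le w_m\le b(1-b)^{2m+1}\le\frac1{2m+2}\quad(s\ge m),\qquad\sum_{r\ge0}a_r\le1.
\]
A sum of products is at most the maximum of one factor times the sum of the other, and we choose which factor to maximize according to $s$. Fix $0\le m\le t-1$. In the \emph{early} terms, $s<m$, the fluctuation has at least $t-m$ steps left in which to decay, so $a_{t-1-s}$ is small by induction and the weights $w_s$ are summed. In the \emph{late} terms, $s\ge m$, gradient descent has already run for $m$ steps, so the weight $w_s$ is small and the $a_r$ are summed. This gives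
\begin{equation}\label{eq:dim1}
a_t\le\frac1{2t+1}+\frac12\max_{t-m\le r\le t-1}a_r+\frac1{2m+2},
\end{equation}
without the middle term if $m=0$. Let $t\ge1$, suppose $a_r\le\frac{10}{r+1}$ for $r<t$, put $N=t+1$, and take $m=\lceil N/3\rceil-1$, so that $m<N/3\le m+1$. In the middle term $r+1\ge N-m>2N/3$. Multiplying \eqref{eq:dim1} by $N$ gives $Na_t\le1+\frac12\cdot\frac32\cdot10+\frac32=10$. Since $a_0\le1$, the bound $a_t\le\frac{10}{t+1}$ follows by induction. The induction closes because the early terms reproduce the unknown constant with the factor $\frac12\cdot\frac32<1$ and the late terms do not involve it at all.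

\section{The late terms in higher dimension}\label{sec:late}

The early terms pass to matrices directly, by $h_r\preceq a_rI$ and Lemma~\ref{lem:facts}(iii). The late terms do not. To see the obstacles, let $\kappa=1$ in the discussion that precedes Lemma~\ref{lem:Y}.

One can again use $h_r\preceq a_rI$, and $\|G^sJ(I)\|\le\frac1{2s+2}$ still holds. But Lemma~\ref{lem:facts}(i) bounds the \emph{matrix} $\sum h_r$, not the number $\sum a_r$, and the latter has no uniform bound. For the deterministic matrix $B=\operatorname{diag}(1,\frac13,\dots,\frac1{2n+1})$, the eigenvalue $\frac1{2r+1}$ and Lemma~\ref{lem:scalar}(ii) give $a_r\ge\frac1{e(2r+1)}$ for $r\le n$; different directions are worst at different times. Inserting an induction hypothesis $a_r\le\frac C{r+1}$ instead produces $\sum_{s=m}^{t-1}\frac C{(2s+2)(t-s)}\ge\frac C{2t}\sum_{i=1}^{t-m}\frac1i$, which loses a logarithm.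

So the sum $\sum h_r$ has to be formed as a matrix. For this we move $G^s$ and $J$ off $h_r$. For a vector $x$, Lemma~\ref{lem:maps} gives
\begin{equation}\label{eq:dual}
x^\top G^sJ(h_{t-1-s})x=\operatorname{tr}\bigl(J(h_{t-1-s})\,K^sxx^\top K^s\bigr)=\operatorname{tr}\bigl(h_{t-1-s}\,J(K^sxx^\top K^s)\bigr).
\end{equation}
To sum over $s$ we need \emph{one} matrix $Y$ that dominates $K^sxx^\top K^s$ for all $m\le s\le t-1$. Its cost will be $\operatorname{tr}J(Y)=\operatorname{tr}(J(I)Y)\le\operatorname{tr}(B(\kappa I-B)Y)$, and this must be $O(1/t)$ when $m$ is a fixed fraction of $t$. The analogue of $w_s\le w_m$ would be $Y=K^mxx^\top K^m$. No multiple of it works, since $vv^\top\preceq C\,ww^\top$ forces $v$ to be a multiple of $w$, whereas $K^sx$ turns as $s$ grows. The sum $Y=\sum_{s=m}^{t-1}K^sxx^\top K^s$ does dominate, but if $x$ is an eigenvector of $B$ with eigenvalue $u=\frac1{2t}$, then $\operatorname{tr}(B(I-B)Y)=\sum_{s=m}^{t-1}u(1-u)^{2s+1}\ge\frac{t-m}{2et}$, which is of constant order.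

This last choice is wasteful exactly where $u$ is small, and there $K^sx$ hardly moves. This suggests writing $K^sx$ as $K^mx$ plus increments $-K^rBx$, each with an extra factor $B$. Summing up to $t$ increments by the Cauchy--Schwarz inequality costs a factor $t$, but the two extra factors $B$ gain $1/m^2$. Return to general $\kappa\in(0,2)$ and define, with suprema over $u\in[0,\kappa]$,
\[
D_t=\sup u(1-u)^{2t},\qquad U_m=\sup u(\kappa-u)(1-u)^{2m},\qquad V_m=\sup\frac{\kappa-u}{2-u}\,u^2(1-u)^{2m}.
\]

\begin{lemma}\label{lem:Y}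
Let $0\le m\le t-1$, let $x$ be a unit vector, and put
\[
Y=2K^mxx^\top K^m+2(t-1-m)\sum_{r=m}^{t-2}K^rBxx^\top BK^r\succeq0.
\]
Then $K^sxx^\top K^s\preceq Y$ for $m\le s\le t-1$, and $\operatorname{tr}(B(\kappa I-B)Y)\le2U_m+2(t-1-m)V_m$.
\end{lemma}

\begin{proof}
Since $K^{r+1}=K^r-K^rB$, we have $K^sx=K^mx-\sum_{r=m}^{s-1}K^rBx$. For any $y$, the inequality $(\alpha+\alpha')^2\le2\alpha^2+2\alpha'^2$ and the Cauchy--Schwarz inequality for the sum of $s-m$ numbers give
\[
\langle y,K^sx\rangle^2\le2\langle y,K^mx\rangle^2+2(s-m)\sum_{r=m}^{s-1}\langle y,K^rBx\rangle^2\le y^\top Yy,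
\]
where the last step uses $s\le t-1$. The left side is $y^\top K^sxx^\top K^sy$, which proves the first claim.

For the second, use $\operatorname{tr}(Mzz^\top)=z^\top Mz$ and the fact that $K$ and $B$ commute:
\[
\operatorname{tr}(B(\kappa I-B)Y)=2x^\top\varphi(B)x+2(t-1-m)\,x^\top\psi(B)x,
\]
where $\varphi(u)=u(\kappa-u)(1-u)^{2m}$ and $\psi(u)=\sum_{r=m}^{t-2}u^3(\kappa-u)(1-u)^{2r}$. On $[0,\kappa]$ we have $\varphi\le U_m$. For $0<u\le\kappa<2$ the terms of $\psi(u)$ are nonnegative and $|1-u|<1$, so
\[
\psi(u)\le u^3(\kappa-u)\sum_{r\ge m}(1-u)^{2r}=\frac{u^3(\kappa-u)(1-u)^{2m}}{u(2-u)}\le V_m,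
\]
and $\psi(0)=0\le V_m$. Apply (O4).
\end{proof}

We can now prove the matrix version of \eqref{eq:dim1}.

\begin{proposition}\label{prop:rec}
Let $t\ge1$ and $0\le m\le t-1$. Then
\begin{equation}\label{eq:rec}
a_t\le D_t+q\max_{t-m\le r\le t-1}a_r+\frac2{2-\kappa}\,U_m+\frac{2(t-1-m)}{2-\kappa}\,V_m,
\end{equation}
where the second term is absent if $m=0$.
\end{proposition}

\begin{proof}
By (O3) it suffices to bound $x^\top h_tx$ for a unit vector $x$, and we use \eqref{eq:duhamel}. The first term is $x^\top K^tBK^tx\le D_t$ by (O4).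

\emph{Early terms.} Let $m\ge1$ and let $\bar a$ be the maximum in \eqref{eq:rec}. For $0\le s\le m-1$ the index $t-1-s$ lies in $[t-m,t-1]$, so $h_{t-1-s}\preceq\bar aI$. Since $G^sJ$ is linear and preserves the order, Lemma~\ref{lem:facts}(iii) gives $\sum_{s<m}G^sJ(h_{t-1-s})\preceq\bar a\sum_{s<m}G^sJ(I)\preceq q\bar aI$.

\emph{Late terms.} Let $Y$ be as in Lemma~\ref{lem:Y}. Then $J(K^sxx^\top K^s)\preceq J(Y)$ for $m\le s\le t-1$, and $J(Y)\succeq0$. By \eqref{eq:dual}, (O2) and Lemma~\ref{lem:facts}(i),
\[
\sum_{s=m}^{t-1}x^\top G^sJ(h_{t-1-s})x\le\operatorname{tr}\Bigl(\sum_{r=0}^{t-1-m}h_r\;J(Y)\Bigr)\le\frac{\operatorname{tr}J(Y)}{2-\kappa}.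
\]
By Lemma~\ref{lem:maps}, $\operatorname{tr}J(Y)=\operatorname{tr}(J(Y)I)=\operatorname{tr}(YJ(I))$, which is at most $\operatorname{tr}(B(\kappa I-B)Y)$ by Lemma~\ref{lem:facts}(ii) and (O2). Lemma~\ref{lem:Y} bounds this trace.
\end{proof}

The dimension and the distribution have disappeared from \eqref{eq:rec}: only $\kappa$ remains.

\section{Closing the induction}\label{sec:induction}

Write $N=t+1$. If $a_r\le C/(r+1)$ for all $r<t$, then $r+1\ge N-m$ for every $r$ in the maximum in \eqref{eq:rec}, so $N$ times the second term is at most $\frac{qN}{N-m}C$. The factor $\frac{qN}{N-m}$ must be less than $1$, which limits $m/N$ from above. The last two terms, multiplied by $N$, have orders $N/m$ and $(N/m)^2$, which favors a large $m$. For $q\le\frac12$ we take $m\approx N/3$ as in Section~\ref{sec:dim1}. As $q\to1$ the ratio $m/N$ must tend to $0$, and this is one source of the large constant in Theorem~\ref{thm:upper}(b).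

\begin{proof}[Proof of Proposition~\ref{prop:a} for $\kappa\le1$]
We use induction on $t$. For $t\le11$, Lemma~\ref{lem:facts}(i) gives $a_t\le1\le\frac{12}{t+1}$. Let $t\ge12$, so $N\ge13$, and assume $a_r\le\frac{12}{r+1}$ for $r<t$. Take $m=\lceil N/3\rceil-1$. Then $N/3-1\le m<N/3$, and $4\le m\le t-1$. We have $q\le\frac12$ and $\frac1{2-\kappa}\le1$. On $[0,\kappa]\subseteq[0,1]$, the second bound in Lemma~\ref{lem:scalar}(i), together with $\kappa-u\le1-u$ and \eqref{eq:q}, gives
\[
D_t\le\frac1{2et},\qquad U_m\le\sup u(1-u)^{2m+1}\le\frac1{e(2m+1)},\qquad V_m\le q\sup\bigl(u(1-u)^m\bigr)^2\le\frac1{2e^2m^2}.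
\]
We multiply the four terms of \eqref{eq:rec} by $N$ and use $e>2.718$ and $e^2>7.38$.
\begin{enumerate}
\item The first is at most $\dfrac{t+1}{2et}\le\dfrac{13}{24e}<0.20$.
\item Since $N-m>2N/3$, the second is at most $\frac12\cdot\frac32\cdot12=9$.
\item Since $2m+1\ge(2N-3)/3$, the third is at most
\[
\frac{6N}{e(2N-3)}=\frac1e\Bigl(3+\frac9{2N-3}\Bigr)\le\frac1e\cdot\frac{78}{23}<1.25.
\]
\item Since $t-1-m=N-2-m\le(2N-3)/3$ and $m\ge(N-3)/3$, the fourth is at most
\[
\frac{3N(2N-3)}{e^2(N-3)^2}=\frac3{e^2}\Bigl(1+\frac3{N-3}\Bigr)\Bigl(2+\frac3{N-3}\Bigr)\le\frac{3\cdot1.3\cdot2.3}{e^2}=\frac{8.97}{e^2}<1.22.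
\]
\end{enumerate}
Altogether $Na_t<0.20+9+1.25+1.22=11.67<12$.
\end{proof}

For $\kappa>1$ the matrix $K$ may have negative eigenvalues, down to $1-\kappa>-1$, and Lemma~\ref{lem:scalar}(iii) takes the place of (i).

\begin{proof}[Proof of Proposition~\ref{prop:a} for $1<\kappa<2$]
Now $\frac12<q<1$, $2-\kappa=2(1-q)$, and $c=\frac\kappa{2-\kappa}=\frac q{1-q}\le\frac1{1-q}$. Put $C=18/(1-q)^6$. We prove $a_t\le\frac C{t+1}$ by induction; for $t=0$ we have $a_0\le\kappa<2\le C$. Let $t\ge1$ and assume the bound for smaller times. Put $\varepsilon=\frac{1-q}2<\frac14$ and $m=\lceil\varepsilon N\rceil-1$. Then $m+1\ge\varepsilon N$ and $0\le m<\varepsilon N<N/4\le t/2$, so $m\le t-1$ and $N-m>(1-\varepsilon)N=\frac{1+q}2N$. Lemma~\ref{lem:scalar}(iii), together with $\kappa-u\le2q$ and \eqref{eq:q}, gives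
\[
D_t\le\frac c{2t+1},\qquad U_m\le\frac{2qc}{2m+1}\le\frac{2qc}{\varepsilon N},\qquad V_m\le\frac{qc^2}{(m+1)^2}\le\frac{qc^2}{\varepsilon^2N^2},
\]
where we used $2m+1\ge m+1$. Multiply \eqref{eq:rec} by $N$ and note that $\frac2{2-\kappa}=\frac1{1-q}$. The second term is at most $\frac{2q}{1+q}C$. Since $N\le2t+1$ and $t-1-m\le N$, the first, third and fourth terms sum to at most
\[
c+\frac{2q}{1-q}\cdot\frac c\varepsilon+\frac q{1-q}\cdot\frac{c^2}{\varepsilon^2}=c+\frac{4c^2}{1-q}+\frac{4c^3}{(1-q)^2}\le\frac{1+4+4}{(1-q)^5}.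
\]
Finally, $\frac9{(1-q)^5}=\frac{1-q}2C\le\frac{1-q}{1+q}C$, and hence $Na_t\le\frac{1-q}{1+q}C+\frac{2q}{1+q}C=C$.
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:upper} and~\ref{thm:main}]
Inserting Proposition~\ref{prop:a} in \eqref{eq:reduction}, with $q=\eta\beta/2$, gives Theorem~\ref{thm:upper}. Part (a) with $\eta=1/\beta$ applies to every instance in \eqref{eq:R} and gives $R(t)\le\frac6{t+1}$, so $R(t)=O(t^{-\gamma})$ for every $\gamma\le1$. The lower bound, proved in Section~\ref{sec:lower}, gives $t^\gamma R(t)\ge\frac{t^\gamma}{2e(t+1)}\to\infty$ for every $\gamma>1$. Hence $\gamma^*=1$.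
\end{proof}

\section{Where the hypotheses enter}\label{sec:hyp}

\emph{Quadratic components, a common minimizer, i.i.d.\ samples.} These make the iteration a product of i.i.d.\ matrices and give the closed recursion of Lemma~\ref{lem:maps}. Without a common minimizer the greedy step does not converge. For $f_\pm(x)=\frac12(x\mp1)^2$ on $\mathbb R$ with equal probabilities and $\eta=\beta=1$, we have $f(x)=\frac12x^2+\frac12$ and $x_t=\pm1$ for $t\ge1$, so $f(x_t)-\min f=\frac12$.

\emph{Assumption \eqref{eq:A}.} It locates the spectrum of $B$ and gives Lemma~\ref{lem:facts}; it is used nowhere else. It cannot be replaced by a bound on the mean $H$. In dimension one, let $H_\xi=\beta/p$ with probability $p$ and $H_\xi=0$ otherwise. Then $H=\beta$, and for $\eta=1/\beta$ each step multiplies $\mathbb E(x_t-x^*)^2$ by $1-p+p(1-1/p)^2=1/p-1$, which is at least $1$ when $p\le\frac12$. The positivity of the individual matrices $H_\xi$ serves only to deduce \eqref{eq:A} from $\|H_\xi\|\le\beta$; the positivity of $B$ already follows from $B^2\preceq\kappa B$.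

\emph{The condition $\eta<2/\beta$.} It is used for the finite bound $\frac1{2-\kappa}$ on $\sum h_r$, for the convergence of the geometric series in Lemma~\ref{lem:Y} and the decay in Lemma~\ref{lem:scalar}(iii), and for $q<1$, which makes the early terms contract. By Theorem~\ref{thm:lower}(b) it cannot be relaxed.

\begin{thebibliography}{9}

\bibitem{Attia}
Attia et al., 2025.

\bibitem{problem}
``Last-Iterate Convergence Of Randomized Kaczmarz And SGD\ldots\ --- Plain-Language Explanation'', \texttt{https://gist.science/paper/2604.09909}.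

\end{thebibliography}
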